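# Merris' inequality for permanents

## 1. Two $3\times 3$ matrices with nine equal minors

For an $n\times n$ matrix $A=(a_{ij})$ the **permanent** is
$$\mathrm{per}A=\sum_{\sigma\in S_n}\prod_{i=1}^n a_{i\sigma(i)},$$
where $S_n$ is the symmetric group on $\{1,\dots,n\}$: the determinant without signs. For $1\le i,j\le n$ let $A(j|i)$ be the matrix obtained from $A$ by deleting the $j$th **row** and the $i$th **column**. We call $\mathrm{per}A(j|i)$ a permanental minor, or simply a minor.

Take
$$\Gamma_3=\frac12\begin{pmatrix}1&1&0\\0&1&1\\1&0&1\end{pmatrix}.$$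
Two of the six permutations contribute, so $\mathrm{per}\,\Gamma_3=\frac18+\frac18=\frac14$. Deleting row $1$ and columns $1,2,3$ in turn leaves
$$\tfrac12\begin{pmatrix}1&1\\0&1\end{pmatrix},\qquad \tfrac12\begin{pmatrix}0&1\\1&1\end{pmatrix},\qquad \tfrac12\begin{pmatrix}0&1\\1&0\end{pmatrix},$$
and each has permanent $\frac14$. Shifting rows and columns cyclically together leaves $\Gamma_3$ unchanged, so all nine minors equal $\frac14$, the permanent itself.

Now take $J_3$, the matrix with all entries $\frac13$. Its permanent is $6/27=\frac29$, and each minor is $2/9$. Again all nine minors equal the permanent. For both matrices, then,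
$$\sum_{j=1}^3\mathrm{per}A(j|i)=3\,\mathrm{per}A\qquad\text{for every column } i .$$

For $A=\begin{pmatrix}1\end{pmatrix}\oplus J_2$, where $J_2$ has all entries $\frac12$, the permanent is $\frac12$, so $3\,\mathrm{per}A=\frac32$. For column $1$ the minors are $\frac12,0,0$, with sum $\frac12$. For column $2$ they are $0,\frac12,\frac12$, with sum $1$, and column $3$ gives $1$ as well. All three sums are now below $3\,\mathrm{per}A$. For the identity matrix, $3\,\mathrm{per}A=3$ and each column sum is $1$.

A **doubly stochastic** matrix is a real non-negative matrix with every row sum and every column sum equal to $1$; $\Omega_n$ denotes the set of those of order $n$. All four matrices above lie in $\Omega_3$. How do the column sums of minors compare with $n\,\mathrm{per}A$ on all of $\Omega_n$? It would be too much to hope that every column behaves as above. Take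
$$A_0=\frac1{10}\begin{pmatrix}4&6&0\\1&4&5\\5&0&5\end{pmatrix}\in\Omega_3. \tag{1}$$
The nonzero products are $4\cdot4\cdot5=80$, $6\cdot1\cdot5=30$ and $6\cdot5\cdot5=150$, so $\mathrm{per}A_0=0.26$ and $3\,\mathrm{per}A_0=0.78$. The minors, in hundredths, are

- for column $1$: $20,\ 30,\ 30$, with sum $0.80$;
- for column $2$: $30,\ 20,\ 20$, with sum $0.70$;
- for column $3$: $20,\ 30,\ 22$, with sum $0.72$.

Column $1$ exceeds $3\,\mathrm{per}A_0$, but the smallest of the three sums does not. Merris conjectured that this always happens: if $A\in\Omega_n$ then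
$$n\,\mathrm{per}A\ \ge\ \min_{1\le i\le n}\ \sum_{j=1}^n\mathrm{per}A(j|i). \tag{2}$$
The source of the problem is the paper "The Inequalities of Merris and Foregger for Permanents", https://mdpi.com/2073-8994/13/10/1782; the problem statement describes the conjecture as open for $n\ge4$. We prove (2) for all $n\ge2$ and find exactly when equality holds.

## 2. Three theorems

We write $a_1,\dots,a_n$ for the columns of $A$, $(A;i\leftarrow x)$ for the matrix $A$ with column $i$ replaced by the vector $x$, $e_r$ for the $r$th unit vector, and $\mathbf 1$ for the all-ones vector. The permanent is linear in each column, does not change when rows or columns are permuted, and can be expanded along a row or a column without signs. In particular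
$$\mathrm{per}A(j|i)=\mathrm{per}(A;i\leftarrow e_j),\qquad \sum_{j}\mathrm{per}A(j|i)=\mathrm{per}(A;i\leftarrow\mathbf 1). \tag{3}$$

Let $J_n$ be the $n\times n$ matrix with all entries $1/n$, let $P_n$ be a full-cycle permutation matrix, and let $\Gamma_n=\frac12(I+P_n)$; thus $\Gamma_2=J_2$. Two matrices are **equivalent** if they are equal up to row and column permutations.

**Theorem 1.** Let $n\ge2$ and let $A$ be a non-negative $n\times n$ matrix with all row sums $1$ (in particular any $A\in\Omega_n$). Then $n\,\mathrm{per}A\ge\min_i\sum_j\mathrm{per}A(j|i)$.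

**Theorem 2.** If $A$ is as in Theorem 1 and $\mathrm{per}A>0$ (automatic for $A\in\Omega_n$), the following are equivalent: (a) equality holds in Theorem 1; (b) $\mathrm{per}A(j|i)=\mathrm{per}A$ for all $i,j$; (c) $A=J_n$ or $A$ is equivalent to $\Gamma_n$.

If $\mathrm{per}A=0$, Theorem 1 says that a minimum of non-negative numbers is at most $0$, so both sides are $0$. Positivity of the permanent on $\Omega_n$ is Birkhoff's theorem: a doubly stochastic matrix is a convex combination of permutation matrices, so it has $n$ positive entries in distinct rows and columns. Hence on $\Omega_n$ equality in (2) holds exactly for $J_n$ and for the matrices equivalent to $\Gamma_n$. Applying the results to $A^T$ gives the same statements with rows and columns interchanged.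

**Theorem 3.** For every non-negative $n\times n$ matrix $A$ ($n\ge2$), the matrix
$$N(A)=\big(\mathrm{per}(A;i\leftarrow a_k)\big)_{i,k}=\big(\mathrm{per}A(j|i)\big)_{i,j}\,A$$
has spectral radius $\rho(N(A))\le n\,\mathrm{per}A=\mathrm{tr}\,N(A)$. If $A$ is entrywise positive, equality holds iff $\mathrm{rank}A=1$.

The two descriptions of $N(A)$ agree because $a_k=\sum_ja_{jk}e_j$, and its diagonal entries are $\mathrm{per}(A;i\leftarrow a_i)=\mathrm{per}A$, which gives the trace.

Theorem 3 contains Theorem 1. If $A\mathbf 1=\mathbf 1$, then $N(A)\mathbf 1=\big(\mathrm{per}A(j|i)\big)_{i,j}\mathbf 1$, so the $i$th row sum of $N(A)$ is $\sum_j\mathrm{per}A(j|i)$. The minimal row sum $\mu$ of a non-negative matrix $N$ is at most $\rho(N)$, because $N\mathbf 1\ge\mu\mathbf 1$ gives $N^k\mathbf 1\ge\mu^k\mathbf 1$, so $\|N^k\|_\infty\ge\mu^k$ for all $k$, and $\rho(N)=\lim\|N^k\|_\infty^{1/k}\ge\mu$. We prove Theorem 1 directly all the same, because its own proof is what opens up the equality cases.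

## 3. Order two, and why columns cannot be treated one at a time

For $n=2$ a non-negative matrix with row sums $1$ is $A=\begin{pmatrix}s&1-s\\t&1-t\end{pmatrix}$ with $s,t\in[0,1]$. Then
$$\mathrm{per}A=s(1-t)+t(1-s)=s+t-2st,$$
and the column sums of minors are $2-s-t$ (column $1$ deleted) and $s+t$ (column $2$ deleted). Replacing $(s,t)$ by $(1-s,1-t)$ swaps the two columns, so we may assume $s+t\le1$. The minimum is $s+t$, and (2) reads $s+t\le2(s+t)-4st$, that is, $4st\le s+t$. This holds because $4st\le(s+t)^2\le s+t$. In the doubly stochastic case $t=1-s$ it says $(2s-1)^2\ge0$.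

A sensible first attempt for general $n$ works with one column. Expansion along column $i$ gives
$$n\,\mathrm{per}A=n\sum_ja_{ji}\,\mathrm{per}A(j|i),$$
and if the entries $a_{ji}$ of a column with sum $1$ were sorted like the minors $\mathrm{per}A(j|i)$, Chebyshev's sum inequality would give $n\,\mathrm{per}A\ge\sum_j\mathrm{per}A(j|i)$. But the matrix $A_0$ of (1) shows that this conclusion is false for a fixed column: its first column is $\frac1{10}(4,1,5)$, the minors are $\frac1{100}(20,30,30)$, the smallest entry meets a largest minor, and $0.80>0.78$. Averaging over the columns does not help under the hypotheses of Theorem 1 either: for $n=2$ and $s=t=\frac14$ we have $2\,\mathrm{per}A=\frac34$, while the two column sums are $\frac32$ and $\frac12$, with average $1$.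

So the columns have to be compared with each other. When $D:=\mathrm{per}A>0$, put
$$p_{ik}=\frac{\mathrm{per}(A;i\leftarrow a_k)}{D},\qquad S_i=\frac{\mathrm{per}(A;i\leftarrow\mathbf 1)}{D}. \tag{4}$$
Then $p_{ii}=1$. The row sums of $A$ are $1$, which means $\sum_ka_k=\mathbf 1$, so linearity in column $i$ gives
$$S_i=\sum_kp_{ik}\ge p_{ii}=1. \tag{5}$$
By (3), inequality (2) says $\min_iS_i\le n$. For the matrix $A_0$,
$$(p_{ik})=\frac1{13}\begin{pmatrix}13&12&15\\12&13&10\\11&12&13\end{pmatrix},\qquad (S_1,S_2,S_3)=\tfrac1{13}(40,35,36).$$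
As a check of one entry: in the integer scale, $\mathrm{per}(a_3,a_2,a_3)=2\cdot6\cdot5\cdot5=300$, and $300/260=15/13=p_{13}$. We have turned the problem into one about a non-negative matrix with unit diagonal. We want to show that some row sum is at most $n$, so we need relations between $p_{ij}$ and $p_{ji}$.

## 4. The quadratic form $\mathrm{per}(x,y,C)$

The entries $p_{ij}$ and $p_{ji}$ both arise by filling two column slots, while the other $n-2$ columns stay put. For a non-negative $n\times(n-2)$ matrix $C$ put
$$Q_C(x,y)=\mathrm{per}(x,y,C),\qquad x,y\in\mathbb R^n.$$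
This is a symmetric bilinear form. For $n=2$ there is no $C$, and $Q_C(x,y)=x_1y_2+x_2y_1$. For $n=3$ and $C=c$ a single column, the matrix of the form is
$$\begin{pmatrix}0&c_3&c_2\\c_3&0&c_1\\c_2&c_1&0\end{pmatrix},\qquad\text{with determinant } 2c_1c_2c_3. \tag{6}$$

We say that $v$ **annihilates** a form $Q$ if $Q(v,\cdot)=0$, and that $Q$ is **nondegenerate** if only $v=0$ does so. The number of positive eigenvalues of $Q$ is the largest dimension of a subspace on which $Q$ is positive definite.

**Lemma 1.** Let $Q$ be a symmetric bilinear form on $\mathbb R^n$ with at most one positive eigenvalue, and let $Q(z,z)>0$ and $Q(v,z)=0$. Then $Q(v,v)\le0$. If $Q(v,v)=0$, then $Q(v,\cdot)=0$.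

*Proof.* Suppose $Q(v,v)>0$. Then $v$ is not a multiple $tz$ of $z$: otherwise $0=Q(v,z)=tQ(z,z)$ would force $t=0$ and $v=0$. So $v,z$ span a plane, and $Q(\alpha v+\beta z,\alpha v+\beta z)=\alpha^2Q(v,v)+\beta^2Q(z,z)$ is positive definite on it, a contradiction.

Hence $Q\le0$ on $z^\perp=\{u:Q(u,z)=0\}$. If $Q(v,v)=0$, the Cauchy–Schwarz inequality for the semidefinite form $-Q$ on $z^\perp$ gives $Q(v,u)^2\le Q(v,v)Q(u,u)=0$ for $u\in z^\perp$. Also $Q(v,z)=0$. Since $Q(z,z)\neq0$, $\mathbb R^n=\mathbb Rz\oplus z^\perp$, so $Q(v,\cdot)=0$. $\square$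

The next lemma is standard (cf. van Lint–Wilson, *A Course in Combinatorics*, chapter on the van der Waerden conjecture).

**Lemma 2 (Alexandrov).** Let $C$ be a non-negative $n\times(n-2)$ matrix. Then $Q_C$ has at most one positive eigenvalue. If $C$ is entrywise positive, $Q_C$ is nondegenerate.

*Proof.* **Reduction to positive $C$.** Eigenvalues depend continuously on $C$. If $Q_C$ had two positive eigenvalues, so would $Q_{C'}$ for positive $C'$ near $C$. So it suffices to prove, by induction on $n$, that for positive $C$ the form is nondegenerate with exactly one positive eigenvalue. For $n=2$ the form $x_1y_2+x_2y_1$ has eigenvalues $\pm1$. Let $n\ge3$.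

**Nondegeneracy.** Let $c$ be a column of $C$, let $C'$ be the other columns, and for each row $r$ put $Q_r(x,y)=\mathrm{per}(x,y,e_r,C')$. Expanding along the column $e_r$ shows that $Q_r$ does not involve the coordinate $r$, and that in the other $n-1$ coordinates it is the form of $C'$ with row $r$ deleted, a positive $(n-1)\times(n-3)$ matrix. By induction it is nondegenerate there with exactly one positive eigenvalue. Suppose $Q_C(v,\cdot)=0$. Then
$$Q_r(v,c)=\mathrm{per}(v,c,e_r,C')=\mathrm{per}(v,e_r,c,C')=Q_C(v,e_r)=0,$$
and $Q_r(c,c)>0$ by positivity. Lemma 1 gives $Q_r(v,v)\le0$, and if $Q_r(v,v)=0$ then $v$ annihilates $Q_r$, so $v_s=0$ for all $s\ne r$. By linearity in the column $c=\sum_rc_re_r$,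
$$\sum_rc_rQ_r(v,v)=\mathrm{per}(v,v,c,C')=Q_C(v,v)=0.$$
All $c_r>0$ and all $Q_r(v,v)\le0$, so every $Q_r(v,v)=0$. Hence $v_s=0$ for $s\ne r$, for every $r$, and therefore $v=0$.

**Counting positive eigenvalues.** The set of positive $C$ is convex, hence connected, and no eigenvalue of $Q_C$ vanishes on it. So the number of positive eigenvalues is constant there. For the all-ones $C$ we have $Q_C(x,y)=(n-2)!\sum_{s\ne t}x_sy_t$, whose matrix is $(n-2)!$ times the all-ones matrix minus $I$, with eigenvalues $(n-2)!\,(n-1)$ once and $-(n-2)!$ otherwise. Exactly one is positive. $\square$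

## 5. From products to weighted sums: proof of Theorem 1

For $i\ne j$ let $Q_{ij}=Q_C$, where $C$ consists of the columns $a_l$ with $l\ne i,j$. Since $Q_{ij}(x,y)$ is the permanent of $A$ with columns $i,j$ replaced by $x,y$ in either order, (4) gives
$$Q_{ij}(a_i,a_j)=D,\qquad Q_{ij}(a_i,a_i)=Dp_{ji},\qquad Q_{ij}(a_j,a_j)=Dp_{ij}. \tag{7}$$

What does Lemma 2 give at once? If $p_{ji}>0$, apply Lemma 1 with $z=a_i$ and $v=a_j-\frac{1}{p_{ji}}a_i$. Then $Q_{ij}(v,z)=D-\frac{1}{p_{ji}}Dp_{ji}=0$, so $0\ge Q_{ij}(v,v)/D=p_{ij}-1/p_{ji}$, that is, $p_{ij}p_{ji}\le1$; if $p_{ji}=0$ this is trivial. These product inequalities are not enough. The matrix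
$$\begin{pmatrix}1&t&1/t\\1/t&1&t\\t&1/t&1\end{pmatrix},\qquad t>0,\ t\neq1,$$
has unit diagonal and $p_{ij}p_{ji}=1$ for all pairs, yet every row sum is $1+t+1/t>3$. A bound $p_{ij}+p_{ji}\le2$ would be enough, since summing it over all pairs would bound the average of the $S_i$ by $n$. But it is false: for $n=2$, $s=t=\frac14$ we have $p_{12}=3$ and $p_{21}=\frac13$.

We have not yet used the relation between the $S_i$ and the form, and this relation makes the vector $\mathbf 1$ the natural choice for $z$. It satisfies
$$Q_{ij}(a_i,\mathbf 1)=\mathrm{per}(A;j\leftarrow\mathbf 1)=DS_j,\qquad Q_{ij}(a_j,\mathbf 1)=DS_i. \tag{8}$$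
So the combination of $a_i$ and $a_j$ orthogonal to $\mathbf 1$ is $S_ia_i-S_ja_j$. This turns the product inequality into an inequality between *sums*, with weights $S_j/S_i$ that are tied to the very row sums we want to bound.

*Proof of Theorem 1.*

**Step 1: reduction to $\mathrm{per}A>0$.** Both sides of (2) are continuous in $A$, and $(1-\varepsilon)A+\varepsilon J_n$ is entrywise positive with row sums $1$ for $0<\varepsilon\le1$. Letting $\varepsilon\to0$, we see that it suffices to treat the case $D=\mathrm{per}A>0$. From here on we use only $D>0$, not positivity of the entries. Let $m=\min_iS_i$. We must show $m\le n$.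

**Step 2: an inequality for each pair.** Fix $i\ne j$, let $Q=Q_{ij}$ and $v=S_ia_i-S_ja_j$. By (8), $Q(v,\mathbf 1)=D(S_iS_j-S_jS_i)=0$. The entries of $A$ are at most $1$, so replacing two columns of $A$ by $\mathbf 1$ does not decrease the permanent: $Q(\mathbf 1,\mathbf 1)\ge\mathrm{per}A>0$. By Lemma 2, Lemma 1 applies with $z=\mathbf 1$, and with (7) it gives
$$0\ \ge\ \frac{Q(v,v)}D=S_i^2p_{ji}+S_j^2p_{ij}-2S_iS_j .$$
Dividing by $S_iS_j>0$,
$$p_{ij}\frac{S_j}{S_i}+p_{ji}\frac{S_i}{S_j}\ \le\ 2. \tag{9}$$

**Step 3: summation.** Sum (9) over the $n(n-1)/2$ pairs $i<j$, and then use $S_j\ge m$, equation (5), and $S_i\ge m$ in turn: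
$$n(n-1)\ \ge\ \sum_i\sum_{j\ne i}p_{ij}\frac{S_j}{S_i}\ \ge\ \sum_i\frac m{S_i}\sum_{j\neq i}p_{ij}=\sum_i\frac m{S_i}(S_i-1)=\sum_i\Big(m-\frac m{S_i}\Big)\ \ge\ n(m-1). \tag{10}$$
Hence $m\le n$. $\blacksquare$

In the cyclic $3\times3$ matrix above all $S_i$ are equal, so (9) would read $t+1/t\le2$ and force $t=1$. For $n=2$, $s=t=\frac14$ we have $S_1=4$ and $S_2=\frac43$, and (9) reads $3\cdot\frac13+\frac13\cdot3=2$.

## 6. Perron weights: proof of Theorem 3

In (10) we replaced the weights $S_j$ by their minimum. If the weights form an eigenvector instead, no such loss occurs, and row sums $1$ are no longer needed. Recall Perron's theorem: an entrywise positive matrix has an entrywise positive eigenvector for its spectral radius.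

*Proof of Theorem 3.*

**Step 1: reduction and set-up.** The permanent and the spectral radius are continuous, and adding $\varepsilon>0$ to every entry makes $A$ positive, so for the inequality we may assume $A>0$ entrywise. Let $D=\mathrm{per}A$, let $P=N(A)/D=(p_{ik})>0$, let $\rho=\rho(P)$, and let $P\lambda=\rho\lambda$ with $\lambda>0$. We must show $\rho\le n$.

**Step 2: the pair inequality with eigenvector weights.** Put $z=A\lambda=\sum_k\lambda_ka_k>0$. By linearity,
$$Q_{ij}(a_i,z)=\sum_k\lambda_k\,\mathrm{per}(A;j\leftarrow a_k)=D(P\lambda)_j=D\rho\lambda_j,$$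
and likewise $Q_{ij}(a_j,z)=D\rho\lambda_i$. Also $Q_{ij}(z,z)>0$ by positivity. For $v=\lambda_ia_i-\lambda_ja_j$ we get $Q_{ij}(v,z)=D\rho(\lambda_i\lambda_j-\lambda_j\lambda_i)=0$, so Lemmas 2 and 1 give
$$0\ge\frac{Q_{ij}(v,v)}{D}=\lambda_i^2p_{ji}+\lambda_j^2p_{ij}-2\lambda_i\lambda_j,\qquad\text{i.e.}\qquad p_{ij}\frac{\lambda_j}{\lambda_i}+p_{ji}\frac{\lambda_i}{\lambda_j}\le2. \tag{11}$$

**Step 3: summation.** Since $p_{ii}=1$, we have $\sum_{j\ne i}p_{ij}\lambda_j/\lambda_i=(\rho\lambda_i-\lambda_i)/\lambda_i=\rho-1$. Summing (11) over all pairs gives $n(\rho-1)\le n(n-1)$, so $\rho\le n$.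

**Step 4: equality for positive $A$.** If $\rho=n$, equality holds in (11) for every pair, so $Q_{ij}(v,v)=0$. By Lemma 1, $v$ annihilates $Q_{ij}$. The columns defining $Q_{ij}$ are positive, so $Q_{ij}$ is nondegenerate by Lemma 2, and $v=0$. Thus $\lambda_ia_i=\lambda_ja_j$ for all pairs; all columns are proportional, and $\mathrm{rank}A=1$. Conversely, if $A>0$ has rank $1$, then $A=xy^T$ with $x,y>0$. Replacing column $i$, which is $y_ix$, by $a_k=y_kx$ multiplies the permanent by $y_k/y_i$, so $p_{ik}=y_k/y_i$. This $P$ is a rank-one matrix with trace $n$, so $\rho=n$. $\blacksquare$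

## 7. What equality in Theorem 1 forces on the minors

We now prove all parts of Theorem 2 except (b)$\Rightarrow$(c). Let $A$ be as in Theorem 1 with $D=\mathrm{per}A>0$.

**(b)$\Rightarrow$(a).** If all minors equal $D$, every sum $\sum_j\mathrm{per}A(j|i)$ is $nD$.

**(a)$\Rightarrow$(b).** Suppose $m=n$. Then equality holds throughout (10). Equality in the last place gives $m/S_i=1$, so $S_i=n$ for all $i$. Equality in the first place gives equality in (9) for every pair, that is, $Q_{ij}(v,v)=0$ for $v=n(a_i-a_j)$. By Lemma 1, $a_i-a_j$ annihilates $Q_{ij}$. Testing against $e_r$,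
$$0=Q_{ij}(a_i-a_j,e_r)=\mathrm{per}(A;j\leftarrow e_r)-\mathrm{per}(A;i\leftarrow e_r)=\mathrm{per}A(r|j)-\mathrm{per}A(r|i). \tag{12}$$
So $\mathrm{per}A(r|i)=c_r$ does not depend on $i$. Expanding along row $r$, $D=\sum_ia_{ri}c_r=c_r$. This is (b).

**Column sums.** Assume (b). Expanding along column $k$ gives $D=\sum_ra_{rk}D$, so every column sum is $1$. Hence (b) implies $A\in\Omega_n$.

**(c)$\Rightarrow$(b).** For $J_n$ we have $\mathrm{per}J_n=n!/n^n=(n-1)!/n^{n-1}$, which is the value of every minor. For $\Gamma_n$, consider the bipartite graph with a vertex for each row, a vertex for each column, and an edge for each nonzero entry. It is a cycle of length $2n$ with exactly two perfect matchings, so $\mathrm{per}\,\Gamma_n=2\cdot2^{-n}$. A row vertex and a column vertex are at odd distance along the cycle, so deleting both leaves two paths, possibly empty, each with an even number of vertices. Such a path has exactly one perfect matching, so the minor is $2^{-(n-1)}=\mathrm{per}\,\Gamma_n$. Equivalence permutes the minors and preserves the permanent.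

There remains (b)$\Rightarrow$(c). If (b) holds, the computation (12) read backward says that $a_i-a_j$ annihilates $Q_{ij}$. If $A$ is entrywise positive, Lemma 2 gives $a_i=a_j$ for all pairs, and then the row sums force $A=J_n$. This argument stops at zero entries, and it has to: for $\Gamma_3$ and $(i,j)=(1,2)$ the remaining column is $c=(0,\frac12,\frac12)^T$, the determinant (6) is $0$, and the kernel of the form contains $a_1-a_2=(0,-\frac12,\frac12)^T\ne0$. So we need to know which zero patterns keep $Q_C$ nondegenerate, and then handle the other patterns by different means.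

## 8. Nondegeneracy from a Hall condition with surplus two

For a set $K$ of columns of a matrix, let $R(K)$ be the set of rows in which some column of $K$ is nonzero; we say $K$ **meets** these rows. Columns are labeled, so equal columns count separately. We use Hall's theorem in this form: a non-negative square matrix has positive permanent iff every set of $k$ columns meets at least $k$ rows.

**Definition.** A non-negative $n\times(n-2)$ matrix $C$ satisfies **(H)** if $|R(K)|\ge|K|+2$ for every nonempty set $K$ of columns. Under (H), a nonempty $K$ is **tight** if $|R(K)|=|K|+2$.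

For $n=3$, (H) says that the only column of $C$ has no zero entry, and by (6) this is exactly nondegeneracy. For $n=4$, columns with supports $\{1,2,3\}$ and $\{2,3,4\}$ satisfy (H), and all three nonempty sets of columns are tight. Columns with supports $\{1,2,3\}$ and $\{1,2,3\}$ violate it, since together they meet three rows instead of four. In that case row $4$ must be taken by $x$ or $y$, so $Q_C(x,y)=x_4\,g(y)+y_4\,g(x)$ with a linear functional $g$, and a form of rank at most $2$ on $\mathbb R^4$ is degenerate.

Two consequences of (H) will be used repeatedly.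

First, *if $C$ satisfies (H) and any two rows are deleted, the remaining square matrix has positive permanent*, because each set $K$ of columns still meets at least $|K|$ rows. Call this fact **(F)**.

Second, *if $K,L$ are tight and $K\cap L\ne\emptyset$, then $K\cup L$ and $K\cap L$ are tight*. Indeed $R(K\cup L)=R(K)\cup R(L)$ and $R(K\cap L)\subseteq R(K)\cap R(L)$, so
$$|K|+|L|+4=|R(K)|+|R(L)|\ge|R(K\cup L)|+|R(K\cap L)|\ge(|K\cup L|+2)+(|K\cap L|+2),$$
and the two ends are equal.

**Lemma 3.** If $C$ satisfies (H) and $Q_C(v,\cdot)=0$, then $v=0$.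

*Proof.* We use induction on $n$. For $n=2$ the form is $x_1y_2+x_2y_1$, which is nondegenerate. Let $n\ge3$ and assume the lemma for all smaller orders.

**Step 1: $v$ also annihilates the form with a column $c$ replaced by $e_r$, $r\in R(c)$.** This repeats the argument of Lemma 2, with Hall's theorem in place of positivity. Let $c$ be a column of $C$, let $C'=C\setminus c$ be the other columns, and for $r\in R(c)$ put $Q_r(x,y)=\mathrm{per}(x,y,e_r,C')$. We claim $Q_r(v,\cdot)=0$.

By Lemma 2, $Q_r$ has at most one positive eigenvalue, and $Q_r(v,c)=Q_C(v,e_r)=0$. Next, $Q_r(c,c)=\mathrm{per}(c,c,e_r,C')$ is the permanent of the $n-1$ columns $c,c,C'$ with row $r$ deleted. A nonempty set of these columns comprising $k$ distinct columns of $C$ has at most $k+1$ members, and by (H) it meets at least $k+2-1=k+1$ rows other than $r$. So $Q_r(c,c)>0$ by Hall, and Lemma 1 gives $Q_r(v,v)\le0$. As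
$$\sum_{r\in R(c)}c_rQ_r(v,v)=Q_C(v,v)=0$$
with $c_r>0$ for $r\in R(c)$, every such $Q_r(v,v)$ is $0$, and Lemma 1 gives the claim.

**Step 2: thinning to three nonzero entries per column.** If $c$ is replaced by a non-negative column $c^*$ whose support is contained in that of $c$, then $v$ still annihilates the new form, because $\mathrm{per}(v,x,c^*,C')=\sum_{r\in R(c)}c^*_r\,Q_r(v,x)=0$ by Step 1. In particular we may change nonzero entries of $C$ to $0$ one at a time as long as (H) persists; Step 1 applies to each new matrix. So we may assume that no nonzero entry of $C$ can be changed to $0$ without violating (H).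

Then every column $c$ has exactly three nonzero entries. To see this, let $r\in R(c)$. Deleting the entry $(r,c)$ violates (H) for some nonempty set $K_r$ of columns: after the deletion $K_r$ meets at most $|K_r|+1$ rows. Before it, $K_r$ met at least $|K_r|+2$ rows, and only row $r$ can have been lost. Hence $c\in K_r$, $K_r$ is tight, and $r\notin R(K_r\setminus c)$. Let $K=\bigcap_{r\in R(c)}K_r$. All the $K_r$ contain $c$, so $K$ contains $c$, and it is tight by repeated use of the intersection property. Moreover no $r\in R(c)$ lies in $R(K\setminus c)$, since $K\setminus c\subseteq K_r\setminus c$. If $K\ne\{c\}$, then, by this disjointness and (H) for $K\setminus c$ and for $\{c\}$,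
$$|R(K)|=|R(K\setminus c)|+|R(c)|\ge(|K|-1+2)+3>|K|+2,$$
contradicting tightness. So $K=\{c\}$, and $|R(c)|=3$.

**Step 3: a row with one or two nonzero entries.** Now $C$ has $3(n-2)<3n$ nonzero entries, so some row $r$ has at most two. It has at least one, because (H) for the set of all $n-2$ columns says that all $n$ rows are met. Let $c$ be a column with $r\in R(c)$, and let $d$ be the other column with $r\in R(d)$ if there is one. Let $C'=C\setminus c$, and let $C'_r$ be $C'$ with row $r$ deleted, an $(n-1)\times(n-3)$ matrix. By Step 1, the vector $v|_{\ne r}$, which is $v$ without its coordinate $r$, annihilates $Q_{C'_r}$ on $\mathbb R^{n-1}$.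

**Case A: $C'_r$ satisfies (H).** By induction $v|_{\ne r}=0$, so $v=v_re_r$. Choose any $s\ne r$. Then $0=Q_C(v,e_s)=v_r\,\mathrm{per}(e_r,e_s,C)$, and the permanent is positive by (F). So $v=0$.

**Case B: $C'_r$ violates (H).** The plan is to find a tight block $K$ that absorbs the violation, to collapse it to a single row, and to use induction twice: first outside the block, then inside it.

*The block.* Some nonempty $K\subseteq C'$ has $|R(K)\setminus r|\le|K|+1$. Since $|R(K)|\ge|K|+2$, $K$ is tight in $C$ and $r\in R(K)$. The only column of $C'$ that can be nonzero in row $r$ is $d$, so $d$ exists and $d\in K$. Conversely, any tight $K\subseteq C'$ containing $d$ is such a set. Any two such sets share $d$, so their union is tight, lies in $C'$ and contains $d$: it is again such a set. Let $K$ be the largest one, and write $k=|K|$, $B=R(K)$, so $|B|=k+2$ and $r\in B$, and $M=C'\setminus K$. Note $k\le n-3$.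

*Collapsing the block.* Consider a nonzero term of $Q_{C'_r}(x,y)=\mathrm{per}(x,y,K,M)_{\text{rows}\ne r}$. The columns $K$ occupy $k$ of the $k+1$ rows of $B\setminus r$, which leaves exactly one row $s\in B\setminus r$ for $x$, $y$ and $M$. Summing over $s$, with the factor $\mathrm{per}(K)_{\text{rows }B\setminus\{r,s\}}$ each time, and using linearity of the permanent in one row,
$$Q_{C'_r}(x,y)=\mathrm{per}(\bar x,\bar y,\bar M),\qquad \bar x=\big(\ell(x),\,x|_{\text{rows}\notin B}\big), \tag{13}$$
$$\ell(x)=\sum_{s\in B\setminus r}x_s\,\mathrm{per}(K)_{\text{rows }B\setminus\{r,s\}}=\mathrm{per}(x,K)_{\text{rows }B\setminus r},$$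
where $\bar M$ is obtained by applying the map $x\mapsto\bar x$ to each column of $M$. It has $1+(n-k-2)=n-1-k$ rows and $n-3-k$ columns. Each coefficient of $\ell$ is positive by (F), applied to the $(k+2)\times k$ matrix of $K$ on the rows $B$, which satisfies (H) because the columns of $K$ vanish outside $B$.

*An example of the collapse.* Let $n=4$, let the two columns have supports $\{1,2,3\}$ and $\{2,3,4\}$, and let $r=2$, with $c$ the first column and $d$ the second. On the rows $1,3,4$, $C'_r$ is $(0,d_3,d_4)^T$, which violates (H). Here $K=\{d\}$, $B=\{2,3,4\}$, $M=\emptyset$, $\ell(x)=d_4x_3+d_3x_4$, and indeed $Q_{C'_r}(x,y)=d_4(x_1y_3+x_3y_1)+d_3(x_1y_4+x_4y_1)=x_1\ell(y)+\ell(x)y_1$.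

*$\bar M$ satisfies (H).* Let $\emptyset\ne M'\subseteq M$. Since $c,d\notin M$, $r\notin R(M')$. The columns $\bar M'$ meet the rows $R(M')\setminus B$, and, because all coefficients of $\ell$ are positive, they meet the extra row iff $R(M')\cap B\ne\emptyset$.

- If $R(M')\cap B=\emptyset$, then $\bar M'$ meets $|R(M')|\ge|M'|+2$ rows.
- Otherwise it meets $1+|R(M')\setminus B|=1+|R(M'\cup K)|-(k+2)$ rows. The set $M'\cup K\subseteq C'$ contains $d$ and is larger than $K$, so by maximality of $K$ it is not tight: $|R(M'\cup K)|\ge|M'|+k+3$. So again $\bar M'$ meets at least $|M'|+2$ rows.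

*Outside the block.* The map $y\mapsto\bar y$ from $\mathbb R^{n-1}$ to $\mathbb R^{n-1-k}$ is onto, since $\ell\ne0$ involves only coordinates in $B\setminus r$. As $v|_{\ne r}$ annihilates $Q_{C'_r}$, (13) shows that $\bar v$ annihilates $Q_{\bar M}$. The order $n-1-k$ is less than $n$ and at least $2$, so by induction $\bar v=0$. In particular $v$ vanishes outside $B$.

*Inside the block.* Let $y$ be supported on $B$. The $k+2$ columns $v,y,K$ are then supported on the $k+2$ rows $B$, so
$$0=Q_C(v,y)=\mathrm{per}(v,y,K)_{\text{rows }B}\cdot\mathrm{per}(C\setminus K)_{\text{rows}\notin B}.$$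
The last factor is positive by Hall: for $L\subseteq C\setminus K$ we have $|R(L)\setminus B|=|R(L\cup K)|-(k+2)\ge|L|$ by (H). So $v|_B$ annihilates the form of $K$ on the rows $B$. That matrix satisfies (H) and has $k+2\le n-1$ rows, so by induction $v|_B=0$. Hence $v=0$. $\square$

## 9. All minors equal: the matrices $J_n$ and $\Gamma_n$

We finish the proof of Theorem 2 with **(b)$\Rightarrow$(c)**. By Section 7, (b) implies $A\in\Omega_n$. So it suffices to prove the following by induction on $n\ge2$:

> If $A\in\Omega_n$ and $\mathrm{per}A(j|i)=\mathrm{per}A=:D$ for all $i,j$, then $A=J_n$ or $A$ is equivalent to $\Gamma_n$.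

Here $D>0$ by Birkhoff's theorem. Assume the assertion for all smaller orders; for $n=2$ there are none, and none will be needed.

**Step 1: a surplus of one.** We show $|R(K)|\ge k+1$ for every set $K$ of $k$ columns, $1\le k\le n-1$. Suppose $|R(K)|\le k$. Delete a row of $R(K)$, which is nonempty because the column sums are $1$, and a column outside $K$. In the resulting matrix the $k$ columns of $K$ meet at most $k-1$ rows, so this minor is $0$, contradicting $D>0$.

**Step 2: Case 1, a surplus of two.** Suppose $|R(K)|\ge k+2$ for every set $K$ of $k$ columns with $1\le k\le n-2$. (For $n=2$ this is vacuous, so $n=2$ belongs here.) Then for $i\ne j$ the matrix of the other $n-2$ columns satisfies (H). For all $r$, the computation in (12) and the hypothesis give $Q_{ij}(a_i-a_j,e_r)=\mathrm{per}A(r|j)-\mathrm{per}A(r|i)=0$, so $a_i=a_j$ by Lemma 3. All columns are equal and the row sums are $1$, so $A=J_n$.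

From now on we are in **Case 2**: some $K$ with $1\le k\le n-2$ has $|R(K)|=k+1$. In particular $n\ge3$.

**Step 3: splitting $A$ into two smaller doubly stochastic matrices.** Put $R=R(K)$, and write $R^c,K^c$ for the complementary sets of rows and columns. With rows ordered $R,R^c$ and columns ordered $K,K^c$,
$$A=\begin{pmatrix}X&Y\\0&W\end{pmatrix},\qquad X:(k+1)\times k,\qquad W:(n-k-1)\times(n-k).$$
$X$ has column sums $1$ and $W$ has row sums $1$. The rows of $R$ have total sum $k+1$, of which $X$ takes $k$, so the entries of $Y$ sum to $1$. Let $y_s=\sum_cY_{sc}$ and $y'_c=\sum_sY_{sc}$ be the row and column sums of $Y$, and put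
$$\tilde X=[\,X\,|\,y\,],\qquad \tilde W=\begin{pmatrix}y'^T\\W\end{pmatrix}.$$
$\tilde X$ has the row sums of $A$ on $R$ and its last column sums to $1$; $\tilde W$ has the column sums of $A$ on $K^c$ and its first row sums to $1$. So both are doubly stochastic, of orders $k+1$ and $n-k$, which lie in $[2,n-1]$.

As an example, let $A=\Gamma_4$ with nonzero entries in columns $\{1,2\},\{2,3\},\{3,4\},\{4,1\}$ of rows $1,2,3,4$, and let $K$ consist of column $1$. Then $R=\{1,4\}$ and
$$X=\begin{pmatrix}\frac12\\\frac12\end{pmatrix},\quad Y=\begin{pmatrix}\frac12&0&0\\0&0&\frac12\end{pmatrix},\quad W=\begin{pmatrix}\frac12&\frac12&0\\0&\frac12&\frac12\end{pmatrix},$$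
so $\tilde X=J_2$, $y'=(\frac12,0,\frac12)^T$, and $\tilde W$ is equivalent to $\Gamma_3$.

**Step 4: the minors of $\tilde X$ and $\tilde W$ are all equal.** This step makes the induction hypothesis available. Throughout, $s,s'$ are rows in $R$ and $c,c'$ are columns in $K^c$; $\mathrm{per}X(s,s'|i)$ is the permanent of $X$ without rows $s,s'$ and column $i$, $\mathrm{per}W(q|c,c')$ is that of $W$ without row $q$ and columns $c,c'$, and empty permanents are $1$.

*Delete $s\in R$ and $c\in K^c$.* The $k$ columns of $K$ fill the $k$ rows $R\setminus s$, so $D=\mathrm{per}A(s|c)=x_sw_c$, where $x_s$ is the permanent of $X$ without row $s$ and $w_c$ that of $W$ without column $c$. As this holds for all $s$ and $c$ and $D>0$, $x_s=x$ and $w_c=w$ are constants, with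
$$xw=D.$$
Expanding $\tilde X$ along its last column and $\tilde W$ along its first row, $\mathrm{per}\tilde X=\sum_sy_sx_s=x$ and $\mathrm{per}\tilde W=\sum_cy'_cw_c=w$.

*Delete $s\in R$ and $i\in K$.* The $k-1$ columns $K\setminus i$ fill all but one of the $k$ rows $R\setminus s$. The remaining row $s'$ takes its entry in $Y$, in some column $c$, and $W$ without column $c$ does the rest:
$$D=\mathrm{per}A(s|i)=\sum_{s'\ne s}\sum_c\mathrm{per}X(s,s'|i)\,Y_{s'c}\,w_c=w\sum_{s'\ne s}\mathrm{per}X(s,s'|i)\,y_{s'}=w\,\mathrm{per}\tilde X(s|i),$$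
by expansion along the last column. So $\mathrm{per}\tilde X(s|i)=D/w=x$.

*Delete $q\in R^c$ and $c\in K^c$.* The $k$ columns $K$ fill all but one row $s$ of $R$, and that row takes its entry in $Y$, in some column $c'\ne c$:
$$D=\mathrm{per}A(q|c)=\sum_{c'\ne c}\sum_sx\,Y_{sc'}\,\mathrm{per}W(q|c,c')=x\sum_{c'\ne c}y'_{c'}\,\mathrm{per}W(q|c,c')=x\,\mathrm{per}\tilde W(q|c),$$
by expansion along the first row. So $\mathrm{per}\tilde W(q|c)=D/x=w$.

The minors of $\tilde X$ belonging to its last column are the $x_s=x$, and those of $\tilde W$ belonging to its first row are the $w_c=w$. So all minors of $\tilde X$ equal $x=\mathrm{per}\tilde X$, and all minors of $\tilde W$ equal $w=\mathrm{per}\tilde W$. By induction each of $\tilde X,\tilde W$ is some $J_p$ or equivalent to some $\Gamma_p$.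

**Step 5: the one minor not yet used.** The minors with a row of $R^c$ and a column of $K$ deleted see the matrix $Y$ itself, and not only its row and column sums. Fix $i\in K$ and $q\in R^c$ (the latter exists as $n-k-1\ge1$), and put $\alpha_{ss'}=\mathrm{per}X(s,s'|i)$ for $s\ne s'$ and $\beta_{cc'}=\mathrm{per}W(q|c,c')$ for $c\ne c'$. In $A(q|i)$ the $k-1$ columns $K\setminus i$ fill all but two of the $k+1$ rows of $R$. These two rows $s,s'$ take entries of $Y$ in two columns $c,c'$, in one of two ways. So the unordered pairs $\{s,s'\}$ and $\{c,c'\}$ contribute $\alpha_{ss'}\beta_{cc'}(Y_{sc}Y_{s'c'}+Y_{sc'}Y_{s'c})$. A sum over ordered pairs counts each such contribution twice, so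
$$D=\mathrm{per}A(q|i)=\tfrac12\sum_{s\ne s'}\sum_{c\ne c'}\alpha_{ss'}\,Y_{sc}\,Y_{s'c'}\,\beta_{cc'}. \tag{14}$$
The expansions of $\tilde X(s|i)$ and $\tilde W(q|c)$ in Step 4 read
$$\sum_{s'\ne s}\alpha_{ss'}\,y_{s'}=x\quad(s\in R),\qquad \sum_{c'\ne c}\beta_{cc'}\,y'_{c'}=w\quad(c\in K^c). \tag{15}$$

**Step 6: neither part is $J_p$ with $p\ge3$.** Suppose $\tilde X=J_p$ with $p\ge3$. Then $y_s=1/p$ and $\alpha_{ss'}=\alpha$ is constant, so (15) gives $\alpha(p-1)/p=x$. Add to (14) the non-negative terms with $s=s'$, where we use the same constant $\alpha$. The sums over $s$ and $s'$ then separate into $y'_c$ and $y'_{c'}$, and by (15) and $\sum_cy'_c=1$,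
$$D\le\tfrac12\alpha\sum_{c\ne c'}y'_cy'_{c'}\beta_{cc'}=\tfrac12\alpha\sum_cy'_c\,w=\tfrac12\alpha w=\tfrac12\cdot\tfrac p{p-1}\,xw\le\tfrac34D,$$
a contradiction. Suppose $\tilde W=J_p$ with $p\ge3$. Then $y'_c=1/p$, $\beta_{cc'}=\beta$ is constant with $\beta(p-1)/p=w$, and adding to (14) the terms with $c=c'$ gives
$$D\le\tfrac12\beta\sum_{s\ne s'}\alpha_{ss'}y_sy_{s'}=\tfrac12\beta\sum_sy_s\,x=\tfrac12\beta x=\tfrac12\cdot\tfrac p{p-1}\,xw\le\tfrac34D,$$
again a contradiction. Since $J_2=\Gamma_2$, both $\tilde X$ and $\tilde W$ are equivalent to matrices $\Gamma_p$ with $p\ge2$.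

**Step 7: the entries of $Y$.** Every row and column of $\Gamma_p$ has exactly two nonzero entries, both $\frac12$. Hence all nonzero entries of $X$ and $W$ are $\frac12$; $y$ has exactly two nonzero entries, $y_{s_1}=y_{s_2}=\frac12$; and $y'$ has exactly two, $y'_{c_1}=y'_{c_2}=\frac12$. So $Y$ is supported on $\{s_1,s_2\}\times\{c_1,c_2\}$, and there its row and column sums are $\frac12$, so it equals
$$\begin{pmatrix}a&\frac12-a\\\frac12-a&a\end{pmatrix}.$$
By (15) with $s=s_1$ and $c=c_1$, $\alpha_{s_1s_2}=2x$ and $\beta_{c_1c_2}=2w$. In (14) the ordered pairs $(s,s')$ and $(c,c')$ each run over two choices, so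
$$D=\tfrac12(2x)(2w)\big[2a^2+2(\tfrac12-a)^2\big]=4D\big[a^2+(\tfrac12-a)^2\big].$$
Thus $a^2+(\frac12-a)^2=\frac14$, that is, $2a^2=a$, and $a\in\{0,\frac12\}$.

**Step 8: the graph of $A$ is one cycle.** Now every nonzero entry of $A$ is $\frac12$. Since all row and column sums are $1$, every row and every column has exactly two nonzero entries, so the bipartite graph of $A$ is $2$-regular. It is connected. Otherwise $A$ is equivalent to a direct sum of two doubly stochastic blocks, which are square because the sum of all entries of a block equals both its number of rows and its number of columns. If we delete a row of one block and a column of the other, the columns of the first block meet fewer rows than their number, so this minor is $0$, contradicting $D>0$. A connected $2$-regular bipartite graph on $n$ row vertices and $n$ column vertices is a cycle of length $2n$. Numbering rows and columns in the order in which the cycle visits them turns $A$ into $\frac12(I+P_n)$ with $P_n$ a full-cycle permutation matrix, so $A$ is equivalent to $\Gamma_n$. This completes the induction and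 the proof of Theorem 2. $\blacksquare$
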